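# A parity obstruction for sums of signs along primes and powers of two

## 1. The pattern $+--+$ and the multiples of four

Let $f_1$ be the sequence of period $4$ with $f_1(1),f_1(2),f_1(3),f_1(4)=+1,-1,-1,+1$. Fix $d$ and add up $f_1(d),f_1(2d),f_1(3d),\dots$.

If $d$ is odd, then $f_1(4d)=+1$ and $f_1(2d)=-1$. Also $d$ and $3d$ are $1$ and $3$ modulo $4$ in some order, so $f_1(3d)=-f_1(d)$. The partial sums over one period are $f_1(d),\ f_1(d)-1,\ -1,\ 0$, and then everything repeats. They never exceed $2$ in absolute value. If $d\equiv 2\pmod 4$, then $f_1(id)$ runs through $-1,+1,-1,+1,\dots$, with partial sums $-1,0,-1,0,\dots$. If $4\mid d$, then $f_1(id)=1$ for every $i$, and the $k$-th partial sum is $k$.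

So $f_1$ has sums bounded by $2$ along the multiples of every prime, and fails at $d=4$. We can repair it. Write $n=2^am$ with $m$ odd, let $\chi_4(m)=1,-1,0$ for $m\equiv1\ (4)$, $m\equiv3\ (4)$, $m$ even, and for $K\ge0$ put
$$f_K(n)=\chi_4(m)\ \text{ if } a<K,\qquad f_K(n)=(-1)^{n/2^K}\ \text{ if } a\ge K .$$
For $K=1$ this is our pattern. For $K=2$ it has period $8$ and reads $+\,+\,-\,-\,+\,-\,-\,+$. Along $d=4$ it alternates, but $f_2(8i)=1$, so now $d=8$ fails. In Section 11 we shall see that the sums of $f_K$ are at most $K+1$ for all $d$ with $2^{K+1}\nmid d$: each repair costs one unit in the bound.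

Letting $K\to\infty$ we get $\tau(n)=\chi_4(m)$, where $m$ is the odd part of $n$. This sequence is completely multiplicative, so $\sum_{i\le k}\tau(id)=\tau(d)\sum_{i\le k}\tau(i)$, and only $d=1$ matters. Sorting $i$ by its power of $2$,
$$\sum_{i\le k}\tau(i)=\sum_{a\ge0}c(\lfloor k/2^a\rfloor),\qquad c(x)=\sum_{m\le x}\chi_4(m)=\begin{cases}1& x\equiv1,2\pmod 4,\\0&x\equiv 0,3\pmod 4.\end{cases}$$
The residue of $\lfloor k/2^a\rfloor$ modulo $4$ is read from the binary digits of $k$ in places $a+1$ and $a$, and it is $1$ or $2$ exactly when these digits differ. So the sum counts the digit changes of $k$ (including the one in front of the leading $1$). It is at most the number of digits, and equals it for $k=1010\dots$ in binary; for example, $k=10=(1010)_2$ gives $4$. The sums grow only logarithmically, but they are unbounded.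

Another sequence treats the powers of $2$ perfectly: the Thue–Morse sequence $t(n)=(-1)^{s_2(n)}$, with $s_2$ the binary digit sum. We have $t(2^ki)=t(i)$, and $t(2n)+t(2n+1)=0$. Hence $\sum_{0\le i\le k}t(i)\in\{-1,0,1\}$ and $|\sum_{1\le i\le k}t(i)|\le2$, so the sums along every power of $2$ are at most $2$. But with $\omega=e^{2\pi i/3}$,
$$\sum_{0\le i<4^n}t(i)\,\omega^{ai}=\prod_{j<2n}\bigl(1-\omega^{a2^j}\bigr)=\begin{cases}0&a=0,\\ \bigl((1-\omega)(1-\omega^2)\bigr)^n=3^n&a=1,2,\end{cases}$$
so averaging over $a\in\{0,1,2\}$ gives $\sum_{0\le i<4^n,\ 3\mid i}t(i)=2\cdot3^{n-1}$. (For $n=2$: the numbers $0,3,6,9,12,15$ all have even digit sum, total $6$.) The prime $3$ breaks Thue–Morse.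

One sequence satisfies all the primes, another satisfies all the powers of $2$. Can a single sequence satisfy both?

A *homogeneous arithmetic progression* with difference $d$ is a set $\{d,2d,\dots,kd\}$, and $\mathbb N=\{1,2,\dots\}$. The Erdős discrepancy problem (EDP) asserts that for every $f:\mathbb N\to\{-1,1\}$ the sums $\sum_{i\le k}f(id)$ are unbounded over all $d,k$. Here only certain differences are allowed; the question is posed in the post "EDP9 — a change of focus" on Gowers's Weblog. Let
$$D=\{\text{primes}\}\cup\{2^k:k\ge0\}.$$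

**Theorem 1.** For every $f:\mathbb N\to\{-1,1\}$,
$$\sup_{d\in D,\ k\in\mathbb N}\Bigl|\sum_{i\le k}f(id)\Bigr|=\infty .$$

Sections 2 to 9 prove this. Section 10 proves a stronger form (Theorem 2), and Sections 11 and 12 show what happens when hypotheses are weakened (Theorem 3 and Proposition 4).

## 2. Periodic sequences contain an odd number of signs per odd period

Suppose $f$ is periodic with period $2^es$, $s$ odd. Then $i\mapsto f(2^ei)$ has period $s$. One period contains an odd number of signs, so its sum is an odd integer, hence nonzero, and the sums along $d=2^e$ grow linearly. This is Theorem 1 for periodic sequences, and it used a single power of $2$ and no primes.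

The natural plan is therefore to use the primes to show that $f$ is close to periodic, and then to apply this parity argument. The sequence $\tau$ shows where the plan needs care. It agrees with the periodic sequence $f_K$ except on multiples of $2^K$, a set of density $2^{-K}$, so it is extremely well approximated by periodic sequences. But the parity argument at $d=2^K$ looks only at the multiples of $2^K$, and there the approximation says nothing: in fact $\tau(2^Ki)=\tau(i)$, so restricting to multiples of $2^K$ makes no progress. What we need is approximation by periodic functions with an error small *compared with $2^{-k}$* on the multiples of $2^k$.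

Boundedness along primes will give exactly this. We shall attach to $f$ a measure on frequencies in $\mathbb R/\mathbb Z$, show that it sits on rationals, and show that frequencies with denominator divisible by exactly $2^e$ have total mass $\sigma_e$ with $\sum_e2^e\sigma_e<\infty$. For $\tau$ we shall find $\sigma_e=2^{1-e}$, so that this series just diverges. Given convergence, $f$ restricted to multiples of $2^k$ looks, for large $k$, like a sign-valued function with only odd periods. Bounded sums along powers of $2$ then contradict parity.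

## 3. Tools: profinite integers, entropy, spectral measures, primes

Throughout $e(t)=e^{2\pi it}$.

**Profinite integers.** An element $y\in\widehat{\mathbb Z}$ is a compatible choice of residues $y\bmod M\in\mathbb Z/M$ for all $M\ge1$. With the topology making all the maps $y\mapsto y\bmod M$ continuous, $\widehat{\mathbb Z}$ is a compact metrizable group containing $\mathbb Z$. We write $d\mid y$ if $y\bmod d=0$, and $e(ay/M)$ is well defined for $a\in\mathbb Z$. For example, the integers $1!,2!,3!,\dots$ converge to $0$ in $\widehat{\mathbb Z}$, since each $M$ eventually divides $n!$. The set $\{y: y\bmod M=c\}$ is clopen.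

**Entropy.** For random variables with finitely many values, $\mathbf H(A)=-\sum_a P(A=a)\log P(A=a)$ (natural logarithm), $\mathbf H(A\mid B)=\mathbf H(A,B)-\mathbf H(B)$, and the mutual information is $I(A;B)=\mathbf H(A)-\mathbf H(A\mid B)$, which is symmetric in $A,B$. Also $I(A;B\mid C)=\mathbf H(B\mid C)-\mathbf H(B\mid A,C)$. We use these standard facts.

1. $0\le\mathbf H(A\mid B)\le\mathbf H(A)\le\log\#\{\text{values of }A\}$, with equality on the right if $A$ is uniform. Conditioning on more variables does not increase entropy.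
2. $\mathbf H(A_1,\dots,A_n\mid B)\le\sum_j\mathbf H(A_j\mid B)$. If $B$ and $B'$ determine each other, they may be exchanged in the conditioning.
3. Chain rule: $I(A;B_1,\dots,B_n)=\sum_jI(A;B_j\mid B_1,\dots,B_{j-1})$.
4. Pinsker: the total variation distance between the law of $(A,B)$ and the product of the laws of $A$ and $B$ is at most $\sqrt{I(A;B)/2}$. So the expectations of a function with values in $[0,Q]$ under these two laws differ by at most $Q\sqrt{I(A;B)/2}$.

**Spectral measure.** If $(X_n)_{n\in\mathbb Z}$ is a stationary sequence of bounded real random variables, Herglotz's theorem gives a finite positive measure $\sigma$ on $\mathbb R/\mathbb Z$ with $\mathbb E[X_mX_n]=\int e((m-n)\theta)\,d\sigma(\theta)$. For example, let $X_n=f_1(n+S)$ with $S$ uniform modulo $4$. Since $f_1(n)=\sqrt2\cos(\tfrac{\pi n}2-\tfrac\pi4)$ (check $n=0,1,2,3$: $1,1,-1,-1$), we get $\mathbb E[X_0X_n]=\cos(\pi n/2)$ and $\sigma=\frac12\delta_{1/4}+\frac12\delta_{-1/4}$.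

**Primes.** We use Chebyshev's bounds; the prime number theorem, also in arithmetic progressions to a fixed modulus; and Vinogradov's theorem (1937; see Iwaniec–Kowalski, *Analytic Number Theory*, Ch. 13): $\sum_{p\le x}e(p\alpha)=o(\pi(x))$ for each irrational $\alpha$.

## 4. A stationary model that carries its own residues

From now until the end of Section 9, suppose for contradiction that $f:\mathbb N\to\{-1,1\}$ satisfies
$$\Bigl|\sum_{i\le k}f(id)\Bigr|\le C\qquad\text{for all }d\in D,\ k\ge1. \tag{1}$$
Subtracting two such sums gives $|\sum_{a<i\le b}f(id)|\le2C$ for $0\le a<b$ and $d\in D$.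

**Step 0: replace averages over integers by a probability measure.** Entropy and spectral theory need a stationary process, and since divisibility matters we record residues along with signs. Put $f(n)=1$ for $n\le0$. Let $\Omega=\{-1,1\}^{\mathbb Z}\times\widehat{\mathbb Z}$, a compact metrizable space, with $T(x,y)=((x_{i+1})_i,\,y+1)$. Let $\omega_n=((f(n+i))_{i\in\mathbb Z},\,n)$ and let $\mu$ be a weak-$*$ limit point of $\mu_N=\frac1N\sum_{n\le N}\delta_{\omega_n}$. Since $T\omega_n=\omega_{n+1}$, the measures $T_*\mu_N$ and $\mu_N$ differ by total mass at most $2/N$, so $\mu$ is $T$-invariant. Expectation $\mathbb E$ and "a.s." refer to $\mu$.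

Write $X_i(x,y)=x_i$ and $Y(x,y)=y$. Then $X_i=X_0\circ T^i$ and $Y\circ T=Y+1$. The event $\{Y\bmod M=c\}$ is clopen and has $\mu_N$-measure within $1/N$ of $1/M$, so $Y\bmod M$ is uniform under $\mu$ for every $M$. By the Chinese remainder theorem the residues of $Y$ modulo distinct primes are independent.

For $d\in D$ and $K\ge1$,
$$\text{on }\{d\mid Y\}:\qquad\Bigl|\sum_{j=0}^{K-1}X_{jd}\Bigr|\le2C\quad\text{a.s.}\tag{2}$$
Indeed the event that $d\mid Y$ and the inequality fails is clopen. Its $\mu_N$-measure is $0$ for each $N$: if $n\ge1$ and $d\mid n$, then $n,n+d,\dots,n+(K-1)d$ are consecutive positive multiples of $d$. So its $\mu$-measure is $0$.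

For the pattern $f_1$ this model is simple: $X_i=f_1(Y+i)$ a.s., where $f_1$ is read modulo $4$.

## 5. From the zero residue class to all residue classes

Fix $K$. For a prime $p$, (2) controls $\sum_{j<K}X_{jp}$ only when $p\mid Y$, an event of probability $1/p$. For spectral purposes we want the *unconditional* second moment $\mathbb E|\sum_{j<K}X_{jp}|^2$. By stationarity this is an average over all residue classes modulo $p$, of which (2) controls one.

For a single prime the passage is impossible. Let $\chi_3(n)=1,-1,0$ according as $n\equiv1,2,0\pmod3$, and put $f(n)=\chi_3(n)$ for $3\nmid n$ and $f(3m)=t(m)$. The sums along powers of $2$ are bounded: for $d=2^\kappa$ they equal $\chi_3(d)\sum_{i\le k}\chi_3(i)+\sum_{i\le k/3}t(i)$, at most $3$ in absolute value. Along $d=3$ they are Thue–Morse sums, at most $2$. Yet if $3\nmid Y$ then $X_0=X_3=X_6=\cdots$, so $\mathbb E|\sum_{j<K}X_{3j}|^2\ge\frac23K^2$. Here the signs *know* the residue modulo $3$. Among any three consecutive terms of $t$ there is a pair $t(2n),t(2n+1)$ of opposite signs, so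 in any window of length $9$ exactly one residue class modulo $3$ is non-constant. The window determines $Y\bmod3$, and the mutual information is the maximal $\log3$.

So we must show that for *most* primes $p$ a window of signs of length about $Kp$ knows little about $Y\bmod p$. Simple counting does not suffice. A window of length $L=2Kz$ has entropy at most $L\log2$, and this bounds the total information about the roughly $z/\log z$ primes in $(z,2z]$. The average per prime is then at most of order $K\log z$, while the trivial bound is $\log p$. We need $o(1)$, a gain of a little more than $\log z$. The entropy decrement argument, introduced by Tao (*Forum Math. Pi* 2016), gains it by comparing many scales. If a window of length $L$ has much information about the residues, then so does each of many adjacent windows, and it is information about *the same* residues. So the entropy per symbol drops when windows are concatenated. It cannot drop forever.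

**Step 1a: the decrement.** We compare consecutive scales. For $i\ge2$ let
$$z_i=(i!)^2,\qquad L_i=2Kz_i,\qquad k_i=(i+1)^2,\qquad\text{so }L_{i+1}=k_iL_i .$$
Let $\mathcal P_i$ be the set of primes in $(z_i,2z_i]$, let $W_i=(X_0,\dots,X_{L_i-1})$, $Z_i=Y\bmod\prod_{p\in\mathcal P_i}p$, and $I_i=I(W_i;Z_i)$.

For $0\le l<k_i$, the variables $Z_i\circ T^{lL_i}=Z_i+lL_i$ and $Z_i$ determine each other, so by stationarity
$$\mathbf H(W_i\circ T^{lL_i}\mid Z_i)=\mathbf H(W_i\circ T^{lL_i}\mid Z_i\circ T^{lL_i})=\mathbf H(W_i\mid Z_i)=\mathbf H(W_i)-I_i .$$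
Since $W_{i+1}$ is the concatenation of the windows $W_i\circ T^{lL_i}$, $0\le l<k_i$,
$$\mathbf H(W_{i+1})\le\mathbf H(Z_i)+\mathbf H(W_{i+1}\mid Z_i)\le\mathbf H(Z_i)+k_i\bigl(\mathbf H(W_i)-I_i\bigr).$$
As $Z_i$ is uniform, $\mathbf H(Z_i)=\sum_{p\in\mathcal P_i}\log p\le2z_i\log4\le2L_i$ by Chebyshev's bound $\sum_{p\le x}\log p\le x\log4$. Put $h_i=\mathbf H(W_i)/L_i\in[0,\log2]$ and divide by $L_{i+1}=k_iL_i$:
$$h_{i+1}\le h_i-\frac{I_i}{L_i}+\frac2{k_i}.\tag{3}$$
Summing over $i$, $\sum_iI_i/L_i\le\log2+\sum_i2/(i+1)^2<\infty$. On the other hand $\log L_i\le\log2K+2i\log i$, so $\sum_i1/\log L_i=\infty$. If $I_i\log L_i/L_i$ stayed above a positive constant for all large $i$, then $\sum I_i/L_i$ would diverge. So there is an infinite set $\mathcal I$ of indices along which $I_i\log L_i/L_i\to0$.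

**Step 1b: down to single primes.** Write $Y_p=Y\bmod p$; these are independent, and $Z_i$ is equivalent to $(Y_p)_{p\in\mathcal P_i}$. By the chain rule $I_i=\sum_{p}I(W_i;Y_p\mid(Y_{p'})_{p'<p})$, and each term equals
$$\mathbf H(Y_p)-\mathbf H(Y_p\mid W_i,(Y_{p'})_{p'<p})\ \ge\ \mathbf H(Y_p)-\mathbf H(Y_p\mid W_i)=I(W_i;Y_p),$$
where independence was used in $\mathbf H(Y_p\mid(Y_{p'})_{p'<p})=\mathbf H(Y_p)$. So $\sum_{p\in\mathcal P_i}I(W_i;Y_p)\le I_i$. By Chebyshev $|\mathcal P_i|\ge c\,z_i/\log z_i$ with an absolute $c>0$, so the average over $p$ is at most $I_i\log z_i/(cz_i)\le\frac{2K}c\,I_i\log L_i/L_i$. Hence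
$$\frac1{|\mathcal P_i|}\sum_{p\in\mathcal P_i}I(W_i;Y_p)\longrightarrow0\qquad(i\to\infty,\ i\in\mathcal I).\tag{4}$$

**Step 1c: the unconditional second moment.** Let $p\in\mathcal P_i$ and let $R\in\{0,\dots,p-1\}$ be defined by $p\mid Y+R$. It is a bijective function of $Y_p$ and is uniform. On $\{R=l\}=T^{-l}\{p\mid Y\}$, (2) and invariance give $|\sum_{j<K}X_{l+jp}|\le2C$ a.s. Therefore $|\sum_{j<K}X_{R+jp}|\le2C$ a.s. All indices are at most $(p-1)+(K-1)p<Kp\le L_i$, so they lie in the window. Put $\varphi(w,l)=|\sum_{j<K}w_{l+jp}|^2\in[0,K^2]$; then $\mathbb E\varphi(W_i,R)\le4C^2$. If $R'$ is uniform on $\{0,\dots,p-1\}$ and independent of $W_i$, then stationarity gives $\mathbb E\varphi(W_i,R')=\mathbb E|\sum_{j<K}X_{jp}|^2$. By Pinsker,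
$$\mathbb E\Bigl|\sum_{j<K}X_{jp}\Bigr|^2\le4C^2+K^2\sqrt{I(W_i;Y_p)/2}.$$
Average over $p$; by Jensen the average of the square roots is at most the square root of the average, which tends to $0$ by (4):
$$\frac1{|\mathcal P_i|}\sum_{p\in\mathcal P_i}\mathbb E\Bigl|\sum_{j<K}X_{jp}\Bigr|^2\le4C^2+o(1)\qquad(i\to\infty,\ i\in\mathcal I).\tag{5}$$
The set $\mathcal I$ depends on $K$; the measure $\mu$ does not.

## 6. Rational frequencies, weighted by their powers of two

**Step 2a: the spectral measure sits on the rationals.** We read (5) in frequencies. Let $\sigma$ be the spectral measure of $(X_n)$, so $\sigma(\mathbb R/\mathbb Z)=\mathbb E X_0^2=1$. Let $D_K(\theta)=\sum_{j<K}e(j\theta)$, so that $|D_K(\theta)|^2=\sum_{|h|<K}(K-|h|)e(h\theta)$. Expanding the square, (5) says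
$$\int\frac1{|\mathcal P_i|}\sum_{p\in\mathcal P_i}|D_K(p\theta)|^2\,d\sigma(\theta)\le4C^2+o(1).$$
Let $i\to\infty$ in $\mathcal I$ for fixed $\theta$. If $\theta$ is irrational then so is $h\theta$ for $h\ne0$, and Vinogradov's theorem at $2z_i$ and at $z_i$, with $|\mathcal P_i|\ge cz_i/\log z_i$, shows that the average of $e(hp\theta)$ over $\mathcal P_i$ tends to $0$. Only $h=0$ survives, and the inner average tends to $w_K(\theta):=K$. If $\theta=a/q$ in lowest terms, the primes in $\mathcal P_i$ are equidistributed in the unit classes modulo $q$, and the inner average tends to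
$$w_K(a/q)=\frac1{\phi(q)}\sum_{b\in(\mathbb Z/q)^\times}|D_K(ba/q)|^2 .$$
The integrands are bounded by $K^2$, so dominated convergence gives
$$\int w_K\,d\sigma\le4C^2\qquad\text{for every }K\ge1.\tag{6}$$
In particular $K\,\sigma(\text{irrationals})\le4C^2$ for every $K$, so $\sigma$ is carried by $\mathbb Q/\mathbb Z$.

**Step 2b: average over $K$.** To extract a weight independent of $K$, note that for $\vartheta\notin\mathbb Z$
$$|D_K(\vartheta)|^2=\frac{|1-e(K\vartheta)|^2}{|1-e(\vartheta)|^2}=\frac{2-2\cos(2\pi K\vartheta)}{4\sin^2(\pi\vartheta)},$$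
whose mean over $K\le M$ tends to $\frac12\csc^2(\pi\vartheta)$ as $M\to\infty$. Average (6) over $K\le M$, discard the frequency $0$, and let $M\to\infty$ with Fatou's lemma:
$$\sum_{a/q\ne0}\sigma(\{a/q\})\,w(a/q)\le4C^2,\qquad w(a/q)=\frac1{2\phi(q)}\sum_{b\in(\mathbb Z/q)^\times}\csc^2(\pi ba/q).$$

**Step 2c: the weight is at least $2^{e-2}$.** Here powers of $2$ in the denominator become expensive. We need the identity
$$\sum_{j\bmod N}\csc^2\bigl(\pi(x+j/N)\bigr)=N^2\csc^2(\pi Nx)\qquad(Nx\notin\mathbb Z).\tag{7}$$
It follows from $\pi^2\csc^2\pi x=\sum_{n\in\mathbb Z}(x+n)^{-2}$, since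
$$\sum_{0\le j<N}\sum_n\Bigl(x+\tfrac jN+n\Bigr)^{-2}=N^2\sum_{j,n}(Nx+j+nN)^{-2}=N^2\sum_{m\in\mathbb Z}(Nx+m)^{-2}.$$

Let $q=2^es$ with $e\ge1$, $s$ odd, and write $a/q\equiv a'/2^e+a''/s\pmod1$ with $a'$ odd. By the Chinese remainder theorem a uniform unit $b$ modulo $q$ is an independent pair of uniform units $b_1$ mod $2^e$ and $b_2$ mod $s$, and $ba/q\equiv b_1a'/2^e+b_2a''/s$. Fix $b_2$ and put $\varphi=b_2a''/s$. The product $b_1a'$ runs over the odd residues $2j+1$ with $j$ modulo $N:=2^{e-1}$. By (7) with $x=\varphi+2^{-e}$,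
$$\sum_{j\bmod N}\csc^2\bigl(\pi(\varphi+2^{-e}+j/N)\bigr)=N^2\csc^2\bigl(\pi(N\varphi+\tfrac12)\bigr)\ge N^2 .$$
The identity applies because $N\varphi$ has odd denominator, so $N\varphi+\frac12\notin\mathbb Z$. The mean over the $N$ terms is at least $N=2^{e-1}$, for each $b_2$, so $w(a/q)\ge2^{e-2}$. For the frequency $1/4$ of $f_1$: $w(1/4)=\frac12\csc^2(\pi/4)=1=2^{2-2}$, with equality.

For $r\in\mathbb Q/\mathbb Z$ let $\nu(r)$ be the exponent of $2$ in its reduced denominator, and let $\sigma_e=\sigma(\{r:\nu(r)=e\})$. We have proved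
$$\sum_{e\ge1}2^e\sigma_e\le16C^2.\tag{8}$$

Compare with $\tau$. There the model satisfies $X_0=\sum_{a\ge0}1_{2^a\mid Y}\,\chi_4(Y/2^a)$ a.s. Since $\chi_4(m)=\frac1{2i}(e(m/4)-e(-m/4))$ and $1_{2^a\mid n}=2^{-a}\sum_{c\bmod2^a}e(cn/2^a)$, the $a$-th term is a combination of the characters $e\bigl((4c\pm1)Y/2^{a+2}\bigr)$. These are $2^{a+1}$ distinct characters, orthonormal since $Y$ is uniform modulo $2^{a+2}$, with coefficients of modulus $2^{-a-1}$. The mass is $\sigma_{a+2}=2^{a+1}\cdot4^{-a-1}=2^{-a-1}$, that is, $\sigma_e=2^{1-e}$ for $e\ge2$. Every term $2^e\sigma_e$ equals $2$, and the series in (8) diverges.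

## 7. The odd factor

**Step 3a: split $X_0$ into eigenfunctions.** Let $Ug=g\circ T$ on $L^2(\mu)$. The map $e(n\theta)\mapsto X_n$ extends linearly to an isometry from trigonometric polynomials in $L^2(\sigma)$ to $L^2(\mu)$, because $\langle X_m,X_n\rangle=\int e((m-n)\theta)\,d\sigma$. By density it extends to all of $L^2(\sigma)$. It carries the constant $1$ to $X_0$ and multiplication by $e(\theta)$ to $U$. Since $\sigma$ lives on the countable set $\mathbb Q/\mathbb Z$, we have $1=\sum_r1_{\{r\}}$ in $L^2(\sigma)$. Let $g_r$ be the image of $1_{\{r\}}$. Then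
$$X_0=\sum_{r\in\mathbb Q/\mathbb Z}g_r\quad\text{(orthogonal)},\qquad Ug_r=e(r)g_r,\qquad\|g_r\|^2=\sigma(\{r\}).$$

**Step 3b: define the odd factor.** We collect everything with odd period into one $\sigma$-algebra. Let $\mathcal E$ be the set of bounded $g$ with $Ug=e(r)g$ for some $r$ of odd order in $\mathbb Q/\mathbb Z$ (order $1$ allowed). For example $e(Y/3)\in\mathcal E$ and $e(Y/4)\notin\mathcal E$. Products and conjugates of elements of $\mathcal E$ are in $\mathcal E$, and $1\in\mathcal E$. So the linear span $\mathcal A$ is a unital algebra closed under conjugation. Let $\mathcal O$ be the completed $\sigma$-algebra generated by $\mathcal E$. It is $T$-invariant since $U\mathcal E=\mathcal E$.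

*$\mathcal A$ is dense in $L^2(\mathcal O)$.* The bounded real functions in the $L^2$-closure of $\mathcal A$ form a vector space that contains the constants and is closed under bounded monotone limits. It contains the real functions of $\mathcal A$, which are closed under products and, up to completion, generate $\mathcal O$ (real and imaginary parts of $g\in\mathcal A$ lie in $\mathcal A$). By the functional monotone class theorem it contains all bounded real $\mathcal O$-measurable functions, and these, with complex combinations, are dense in $L^2(\mathcal O)$.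

*Any $L^2$ eigenfunction $g$ with frequency of odd order is $\mathcal O$-measurable.* The function $|g|$ is $T$-invariant, so $g1_{|g|\le Q}\in\mathcal E$, and it converges to $g$ as $Q\to\infty$.

**Step 3c: the two facts we need.**

**(F1)** If $G\in L^2(\mathcal O)$ and $UG=-G$, then $G=0$. Indeed, for $g\in\mathcal E$ with frequency $r$ we have $\langle G,g\rangle=\langle UG,Ug\rangle=e(\tfrac12-r)\langle G,g\rangle$, and $r\ne\frac12$ because $r$ has odd order. So $G\perp\mathcal A$, which is dense.

**(F2)** $\mathcal O$ is independent of $Y\bmod2^k$, for every $k$. For $g\in\mathcal E$ of frequency $r$ and $a\in\mathbb Z$, invariance gives $\mathbb E[g\,e(aY/2^k)]=e(r+a/2^k)\,\mathbb E[g\,e(aY/2^k)]$. Since $r$ has odd order and $a/2^k$ has order a power of $2$, their sum is $0$ only if both vanish; otherwise the expectation is $0$. The product $\mathbb E[g]\,\mathbb E[e(aY/2^k)]$ also vanishes unless $r=0$ and $2^k\mid a$, and when both hold the two sides agree trivially. So $\mathbb E[g\,e(aY/2^k)]=\mathbb E[g]\,\mathbb E[e(aY/2^k)]$ always.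 By linearity and density this holds for all $g\in L^2(\mathcal O)$, and every function of $Y\bmod2^k$ is a combination of the $e(aY/2^k)$.

Let $A_k=\{2^k\mid Y\}$, so $\mu(A_k)=2^{-k}$.

## 8. The sign seen from highly even places

**Step 4a: approximate $X_0$ on $A_k$ by an $\mathcal O$-measurable function.** On $A_k$ frequencies with $\nu(r)\le k$ lose their $2$-part; the others are an error that (8) controls. Write $X_0=B_k+G_k$ with $B_k=\sum_{\nu(r)\le k}g_r$, so $\|G_k\|^2=\sum_{e>k}\sigma_e$.

If $\nu(r)\le k$, write $r\equiv\alpha/2^k+\beta$ with $\alpha\in\mathbb Z$ and $\beta$ of odd order. Then $\tilde g_r=g_r\,e(-\alpha Y/2^k)$ satisfies $U\tilde g_r=e(\beta)\tilde g_r$, so $\tilde g_r\in L^2(\mathcal O)$. On $A_k$ the factor $e(-\alpha Y/2^k)$ is $1$, so $\tilde g_r=g_r$ there. By (F2), $\|h\|^2=2^k\|h1_{A_k}\|^2$ for $h\in L^2(\mathcal O)$. Hence for a finite set $F$ of such $r$,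
$$\Bigl\|\sum_{r\in F}\tilde g_r\Bigr\|^2=2^k\Bigl\|\sum_{r\in F}g_r1_{A_k}\Bigr\|^2\le2^k\sum_{r\in F}\sigma(\{r\}),$$
so $\sum_{\nu(r)\le k}\tilde g_r$ converges to some $b_k\in L^2(\mathcal O)$ with $b_k=B_k$ on $A_k$. Dividing $\mathbb E[|G_k|^21_{A_k}]\le\|G_k\|^2$ by $\mu(A_k)=2^{-k}$,
$$\mathbb E\bigl[|X_0-b_k|^2\mid A_k\bigr]\le\varepsilon_k:=2^k\sum_{e>k}\sigma_e,\qquad\sum_{k\ge0}\varepsilon_k=\sum_{e\ge1}\sigma_e\sum_{0\le k<e}2^k\le\sum_{e\ge1}2^e\sigma_e<\infty.\tag{9}$$
Dividing by $\mu(A_k)$ costs $2^k$, and (8) pays for it. Replacing $b_k$ by its real part, which only decreases $|X_0-b_k|$, we may take $b_k$ real.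

For $f_1$ we have $g_{\pm1/4}=\frac{\sqrt2}2e(\mp\frac18)e(\pm Y/4)$. So $b_0=b_1=0$, and $b_k=\sqrt2\cos\frac\pi4=1$ for $k\ge2$: on multiples of $4$ the pattern is constantly $+1$. For $\tau$ we get $\varepsilon_k=2^k\cdot2^{1-k}=2$ for all $k\ge1$, and the bound gives nothing.

**Step 4b: round and pass to a limit.** Let $s_k=\operatorname{sgn}b_k\in\{\pm1\}$ with $\operatorname{sgn}0=1$. If $s_k\ne X_0$ then $|X_0-b_k|\ge1$, so $\mu(X_0\ne s_k\mid A_k)\le\varepsilon_k$. Since $A_{k+1}\subset A_k$ has half its measure, $\mu(X_0\ne s_k\mid A_{k+1})\le2\varepsilon_k$. The event $\{s_k\ne s_{k+1}\}$ is $\mathcal O$-measurable, so by (F2)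
$$\mu(s_k\ne s_{k+1})=\mu(s_k\ne s_{k+1}\mid A_{k+1})\le2\varepsilon_k+\varepsilon_{k+1},$$
which is summable. By Borel–Cantelli $s_k$ is a.s. eventually constant. So $s_k\to\psi$ a.e. for some $\mathcal O$-measurable $\psi:\Omega\to\{\pm1\}$, and $\mu(s_k\ne\psi)\to0$. By (F2) once more,
$$\delta_k:=\mu(X_0\ne\psi\mid A_k)\le\varepsilon_k+\mu(s_k\ne\psi)\longrightarrow0.\tag{10}$$

## 9. Bounded partial sums and the forbidden eigenvalue $-1$

**Step 5: $\psi$ inherits bounded sums, along $T$ itself.** So far only primes have been used. Now use $d=2^k$. Fix $n$. The set $A_k$ is $T^{2^k}$-invariant, hence so is $\mu(\cdot\mid A_k)$. Thus each of the $n$ events $X_0\circ T^{2^kj}\ne\psi\circ T^{2^kj}$, $0\le j<n$, has conditional probability $\delta_k$ given $A_k$. By (2), $|\sum_{j<n}X_{2^kj}|\le2C$ a.s. on $A_k$. Since $\psi$ and its shifts are $\mathcal O$-measurable, (F2) lets us drop or insert the conditioning: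
$$\mu\Bigl(\Bigl|\sum_{j<n}\psi\circ T^{2^kj}\Bigr|>2C\Bigr)=\mu\Bigl(\Bigl|\sum_{j<n}\psi\circ T^{2^kj}\Bigr|>2C\,\Big|\,A_k\Bigr)\le n\delta_k.\tag{11}$$
To turn $T^{2^k}$ into $T$, take $k=l!$ with $l\to\infty$. If $g\in\mathcal E$ has frequency $r$ of odd order $s$, then $2^{l!}\equiv1\pmod s$ once $l\ge\phi(s)$, so $U^{2^{l!}j}g=e(2^{l!}jr)g=U^jg$. As $\mathcal A$ is dense in $L^2(\mathcal O)$ and $U$ is unitary, $U^{2^{l!}j}\psi\to U^j\psi$ in $L^2$ for each $j$. So $\sum_{j<n}\psi\circ T^{2^{l!}j}\to S_n:=\sum_{j<n}\psi\circ T^j$ in $L^2$. All these sums are integer valued, so the probability that they differ from $S_n$ tends to $0$. With (11) and $n\delta_{l!}\to0$ we get $|S_n|\le2C$ a.e., for every $n$.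

**Step 6: parity.** This is the argument of Section 2, with "the sum over an odd period is odd" replaced by "$-1$ is not an eigenvalue of the odd factor". Let $M=\limsup_nS_n$. It is a.e. a bounded integer-valued function, and it is $\mathcal O$-measurable. From $S_{n+1}=\psi+S_n\circ T$ we get $M=\psi+M\circ T$. Put $G=(-1)^M$. As $\psi$ takes odd values, $G\circ T=(-1)^{M-\psi}=-G$. By (F1) $G=0$, contradicting $|G|=1$. This proves Theorem 1. $\blacksquare$

## 10. Primes in one progression, sparse powers of two, odd integer values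

**Theorem 2.** Let $\gcd(c,m)=1$. Let $\mathcal P$ be a set of primes $p\equiv c\pmod m$ of relative density $1$ among such primes, i.e. $\#\{p\le x:p\in\mathcal P\}\sim\pi(x)/\phi(m)$. Let $\mathcal K\subset\mathbb Z_{\ge0}$ be infinite, and let $\Lambda$ be a finite set of odd integers. Then for every $f:\mathbb N\to\Lambda$,
$$\sup\Bigl\{\Bigl|\sum_{i\le k}f(id)\Bigr|:\ k\in\mathbb N,\ d\in\mathcal P\cup\{2^\kappa:\kappa\in\mathcal K\}\Bigr\}=\infty .$$

*Proof.* Assume these sums are bounded by $C$, and let $B=\max_{\lambda\in\Lambda}|\lambda|$. We may discard the prime $2$ from $\mathcal P$. If $m$ is odd, an odd prime $p\equiv c\pmod m$ lies in a single class modulo $2m$, namely that of the odd integer congruent to $c$, and $\phi(2m)=\phi(m)$. So we may replace $m$ by $2m$ and assume $m=2^vm'$ with $v\ge1$ and $m'$ odd. Then $c$ is odd. We go through the steps.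

**Step 0: the model.** Use $\Lambda^{\mathbb Z}$ in place of $\{\pm1\}^{\mathbb Z}$, extending $f$ to $n\le0$ by a fixed element of $\Lambda$. Then (2) holds for $d\in\mathcal P\cup\{2^\kappa:\kappa\in\mathcal K\}$, with the same proof.

**Step 1: the second moment.** Take $\mathcal P_i=\mathcal P\cap(z_i,2z_i]$. By the density hypothesis at $2z_i$ and $z_i$, $|\mathcal P_i|\sim z_i/(\phi(m)\log z_i)$. In Step 1a, $\mathbf H(Z_i)\le2L_i$ still holds since there are fewer primes, and $0\le h_i\le\log|\Lambda|$, so $\sum_iI_i/L_i<\infty$ as before. In Step 1b the lower bound for $|\mathcal P_i|$ holds for large $i$ with a constant depending on $m$. In Step 1c, $0\le\varphi\le K^2B^2$. The result is (5), unchanged.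

**Step 2: the weights.** Now $\sigma(\mathbb R/\mathbb Z)=\mathbb E X_0^2\le B^2$. The set $\mathcal P_i$ is contained in the set of all primes $\equiv c\ (m)$ in $(z_i,2z_i]$, and the two sets have asymptotically equal sizes. So averages of bounded quantities over them have the same limits, and we use the larger set. For irrational $\theta$ and $h\ne0$,
$$\sum_{p\le x,\ p\equiv c\,(m)}e(hp\theta)=\frac1m\sum_{l\bmod m}e(-lc/m)\sum_{p\le x}e\bigl(p(h\theta+l/m)\bigr)=o(\pi(x)),$$
because each $h\theta+l/m$ is irrational. So again the limit is $K$ on irrationals, the integrands being bounded by $K^2$. For $\theta=a/q$ the limit $w_K(a/q)$ is the mean of $|D_K(ba/q)|^2$ over units $b$ modulo $\operatorname{lcm}(q,m)$ with $b\equiv c\ (m)$. So (6) holds, $\sigma$ is carried by $\mathbb Q/\mathbb Z$, and Step 2b gives $\sum_{a/q\ne0}\sigma(\{a/q\})w(a/q)\le4C^2$ with $w(a/q)$ equal to half the mean of $\csc^2(\pi ba/q)$ over the same $b$.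

Let $q=2^es$ with $s$ odd and $e>v$. Then $\operatorname{lcm}(q,m)$ has $2$-part $2^e$. By the Chinese remainder theorem the residue $b_1$ of $b$ modulo $2^e$ is independent of the odd part of $b$ and uniform among residues $c+2^vj$, $j$ modulo $N:=2^{e-v}$ (all odd, since $c$ is odd and $v\ge1$). Write $a/q\equiv a'/2^e+a''/s$ with $a'$ odd, fix the odd part of $b$, and let $\varphi$ be its contribution, a rational with odd denominator. Then $ba/q\equiv ca'/2^e+\varphi+a'j/N$, where $a'j$ runs over all residues modulo $N$. By (7) the sum over $j$ is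
$$N^2\csc^2\bigl(\pi(ca'/2^v+N\varphi)\bigr)\ge N^2 .$$
The argument is not an integer because $ca'$ is odd, $v\ge1$ and $N\varphi$ has odd denominator. So the mean of $\csc^2$ is at least $N=2^{e-v}$, and $w(a/q)\ge2^{e-v-1}$. Hence $\sum_{e>v}2^e\sigma_e\le2^{v+3}C^2$. The finitely many terms $1\le e\le v$ are at most $2^vB^2$ in total, so
$$\sum_{e\ge1}2^e\sigma_e<\infty.\tag{12}$$

**Step 3: the odd factor.** Unchanged: it used only stationarity, boundedness of $X_0$, that $Y$ is uniform, and that $\sigma$ is carried by $\mathbb Q/\mathbb Z$.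

**Step 4: the function $\psi$.** Use (12) in place of (8) in (9). This step used no bound along powers of $2$, so all $k\ge0$ are available. Replace $\operatorname{sgn}$ by a nearest-point map $\rho:\mathbb R\to\Lambda$ (ties going to the smaller point), and put $s_k=\rho(b_k)$. If $\rho(b_k)\ne X_0$, then, as distinct odd integers differ by at least $2$,
$$2\le|\rho(b_k)-X_0|\le|\rho(b_k)-b_k|+|b_k-X_0|\le2|b_k-X_0|,$$
so $|b_k-X_0|\ge1$ as before. The rest of Step 4b is the same. We obtain an $\mathcal O$-measurable $\psi:\Omega\to\Lambda$ satisfying (10).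

**Step 5: a limit operator replacing $U$.** Inequality (11) holds for $k\in\mathcal K$. We can no longer choose $k=l!$, so $2^k$ need not become $1$ modulo each odd $s$; we settle for its becoming constant. By diagonalization choose $k_l\in\mathcal K$, $k_l\to\infty$, such that for every odd $s$ the residue $2^{k_l}\bmod s$ is eventually constant, say equal to $u_s$. For $g\in\mathcal E$ of frequency $r$ of odd order $s$, $U^{2^{k_l}}g$ is eventually equal to $e(u_sr)g$. By density and unitarity $U^{2^{k_l}}$ converges strongly on $L^2(\mathcal O)$ to an operator $V$ with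
$$Vg=e(u_sr)g\qquad(g\in\mathcal E\text{ of frequency }r\text{ of odd order }s).$$
It is isometric and its range contains $\mathcal A$, so $V$ is unitary on $L^2(\mathcal O)$. On $\mathcal E$ we see that $U^{2^{k_l}j}\to V^j$ for each $j\ge0$, hence strongly on $L^2(\mathcal O)$. We need four properties of $V$.

*(a) If $VG=-G$ with $G\in L^2(\mathcal O)$, then $G=0$.* For $g\in\mathcal E$ as above, $\langle G,g\rangle=\langle VG,Vg\rangle=-e(-u_sr)\langle G,g\rangle$. Since $e(u_sr)^s=1$ with $s$ odd, $e(u_sr)\ne-1$, so $\langle G,g\rangle=0$. Hence $G\perp\mathcal A$.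

*(b) $V1=1$, $V$ is positive, and $V(gh)=Vg\cdot Vh$ for bounded $g,h$.* The first two pass to strong limits. For the third, $U^{2^{k_l}}g$ and $U^{2^{k_l}}h$ stay bounded by $\|g\|_\infty,\|h\|_\infty$ and converge in $L^2$ to $Vg,Vh$, so $Vg,Vh$ are bounded and the products converge in $L^1$ to $Vg\cdot Vh$. The products are $U^{2^{k_l}}(gh)\to V(gh)$.

*(c) If $F$ is $\mathcal O$-measurable with finitely many values and $\Phi$ is a function on its value set, then $VF$ takes a.e. only values of $F$, and $V(\Phi(F))=\Phi(VF)$.* By (b), $V1_A=(V1_A)^2$, so $V$ maps indicators to indicators. The indicators $V1_{\{F=\lambda\}}$ sum to $V1=1$, so they come from a partition. On the part belonging to $\lambda$ we have $VF=\sum_{\lambda'}\lambda'V1_{\{F=\lambda'\}}=\lambda$ and $V(\Phi(F))=\Phi(\lambda)$.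

*(d) $V$ commutes with $\limsup$ of a uniformly bounded sequence $(F_n)$ of integer-valued $\mathcal O$-measurable functions.* From $\max(F,F')=F'+(F-F')^+$ and (c) applied to $F-F'$, $V\max(F,F')=\max(VF,VF')$, and likewise for finite maxima and for minima. Now $\max_{N\le n\le N'}F_n$ increases to $\sup_{n\ge N}F_n$ as $N'\to\infty$, also in $L^2$ by boundedness. Applying $V$, its $L^2$-limit is $V(\sup_{n\ge N}F_n)$, and it is also the monotone limit of $\max_{N\le n\le N'}VF_n$. So $V(\sup_{n\ge N}F_n)=\sup_{n\ge N}VF_n$. These suprema are integer valued and decrease in $N$, and the same argument with the decreasing limit $N\to\infty$ gives $V(\limsup F_n)=\limsup VF_n$.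

Now let $S_n=\sum_{j<n}V^j\psi$. By (c) each $V^j\psi$ is $\Lambda$-valued, so $S_n$ is integer valued. Since $\sum_{j<n}U^{2^{k_l}j}\psi\to S_n$ in $L^2$ and both sides are integer valued, (11) with $k=k_l$ gives $|S_n|\le2C$ a.e., for every $n$.

**Step 6: parity.** Let $M=\limsup_nS_n$, bounded and integer valued. From $S_{n+1}=\psi+VS_n$ and (d), $M=\psi+VM$. By (c), and since $\psi$ is odd,
$$V\bigl((-1)^M\bigr)=(-1)^{VM}=(-1)^{M-\psi}=-(-1)^M .$$
By (a) $(-1)^M=0$, which is absurd. $\blacksquare$

## 11. Finitely many powers of two do not suffice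

**Theorem 3.** For each $K\ge0$ there is $f:\mathbb N\to\{\pm1\}$ with $|\sum_{i\le k}f(id)|\le K+1$ for all $k$ and all $d$ with $2^{K+1}\nmid d$. Consequently, for $D_{\mathcal K}=\{\text{primes}\}\cup\{2^\kappa:\kappa\in\mathcal K\}$ with $\mathcal K\subset\mathbb Z_{\ge0}$, all $\pm1$ sequences have unbounded discrepancy on $D_{\mathcal K}$ if and only if $\mathcal K$ is infinite.

*Proof.* **Step 1: the sequence.** Take $f=f_K$ from Section 1. Let $d=2^ju$ with $u$ odd and $j\le K$. We sort the indices $i\le k$ by the power of $2$ they contain. If $i=2^am$ with $m$ odd and $a<K-j$, then $id$ contains exactly $2^{a+j}$ with $a+j<K$, and $f(id)=\chi_4(um)=\chi_4(u)\chi_4(m)$. For each such $a$ these indices contribute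
$$\chi_4(u)\sum_{m\le k/2^a,\ m\text{ odd}}\chi_4(m)\in\{0,\chi_4(u)\}.$$
The remaining indices are $i=2^{K-j}i'$, with $id/2^K=ui'$. They contribute $\sum_{i'\le k/2^{K-j}}(-1)^{ui'}=\sum_{i'\le k/2^{K-j}}(-1)^{i'}\in\{0,-1\}$, as $u$ is odd. There are $K-j$ values of $a$, so the total is at most $K-j+1\le K+1$ in absolute value.

**Step 2: the equivalence.** If $\mathcal K$ is finite, take $K=\max(\mathcal K\cup\{1\})$. No prime and no $2^\kappa$ with $\kappa\in\mathcal K$ is divisible by $2^{K+1}$, so $f_K$ has bounded discrepancy on $D_{\mathcal K}$. If $\mathcal K$ is infinite, apply Theorem 2 with $m=c=1$, $\mathcal P$ the set of all primes, and $\Lambda=\{\pm1\}$. $\blacksquare$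

## 12. Finitely many primes, and complex values

**Proposition 4.** (a) For any finite set of primes $F$ there is $f:\mathbb N\to\{\pm1\}$ with bounded discrepancy on $F\cup\{2^k:k\ge0\}$. (b) There is $f$ with values in the sixth roots of unity and bounded discrepancy on all of $D$.

*Proof.* (a) We induct on the number of odd primes in $F$. If there are none, the Thue–Morse sequence works, by Section 1. Otherwise let $q\in F$ be an odd prime, let $g:\mathbb N\to\{\pm1\}$ have bounded discrepancy on $(F\setminus\{q\})\cup\{2^k:k\ge0\}$, and put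
$$f(n)=\Bigl(\frac nq\Bigr)\ \text{ if }q\nmid n,\qquad f(qm)=g(m).$$
If $d\in(F\setminus\{q\})\cup\{2^k\}$, then $q\nmid d$. Splitting the indices by divisibility by $q$,
$$\sum_{i\le k}f(id)=\Bigl(\frac dq\Bigr)\sum_{i\le k}\Bigl(\frac iq\Bigr)+\sum_{i\le k/q}g(id).$$
The Legendre symbol sums to $0$ over a period, so the first sum is bounded, and the second is bounded uniformly in such $d$ by the choice of $g$. For $d=q$ the sum is $\sum_{i\le k}g(i)$, bounded because $1=2^0$ is an allowed difference for $g$. The sequence in Section 5 was the case $q=3$, $g=t$.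

(b) Let $\omega=e(1/3)$ and let $\chi_3$ be the nonprincipal character modulo $3$, as in Section 5. Put $f(n)=\chi_3(n)$ if $3\nmid n$, and $f(3m)=\omega^m$. If $d\in D$ and $d\ne3$, then $3\nmid d$ and
$$\sum_{i\le k}f(id)=\chi_3(d)\sum_{i\le k}\chi_3(i)+\sum_{i\le k/3}\omega^{di}.$$
The first sum is $0$ or $1$. The second is a partial sum of a geometric series with ratio $\omega^d\ne1$, a nontrivial cube root of unity, so it is bounded uniformly in $d$. For $d=3$ the sum is $\sum_{i\le k}\omega^i$, also bounded. $\blacksquare$
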